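\title{The sharp doubling constant at zero for nonnegative positive definite functions}

\begin{abstract}
Let $C(R)$ be the smallest constant such that $\int_{-R}^{R}f\le C(R)\int_{-1}^{1}f$ for all continuous, nonnegative, positive definite functions $f$ on the line. We determine $C(R)$ for every $R\ge1$. We show that $C(R)=2R+1$ for $R=2,3,\dots$, give finite trigonometric formulas for rational $R>1$ (for instance $C(3/2)=2\sqrt5-1$), and express $C(R)$ for real $R>1$ as a series of infinite products. The function $C$ is continuous and strictly increasing on $(1,\infty)$, jumps from $1$ to $3$ at $R=1$, and satisfies $2\lfloor R\rfloor+1<C(R)<2R+1$ at nonintegers. The proof pairs an explicit test function with an explicit periodic sequence; both are built from one trigonometric polynomial.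
\end{abstract}

\section{The problem and the results}\label{sec:intro}

A function $f\colon\mathbb R\to\mathbb R$ is \emph{positive definite} if for all $N$ and all $x_1,\dots,x_N\in\mathbb R$ the matrix $(f(x_u-x_v))_{u,v=1}^N$ is positive semidefinite, that is, $\sum_{u,v}z_u\overline{z_v}f(x_u-x_v)\ge0$ for all complex $z_1,\dots,z_N$. We call $f$ \emph{admissible} if it is continuous, nonnegative, positive definite and not identically zero. The case $N=2$ of the definition shows that $f$ is even and that $|f|\le f(0)$. So an admissible $f$ has $f(0)>0$ and $\int_{-1}^1f>0$, and we may define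
\[
C(R)=\sup_{f\ \text{admissible}}\ \frac{\int_{-R}^Rf(x)\,dx}{\int_{-1}^1f(x)\,dx},\qquad R\ge1 .
\]
This is the smallest constant for which
\begin{equation}\label{eq:main}
\int_{-R}^{R}f(x)\,dx\le C(R)\int_{-1}^{1}f(x)\,dx
\end{equation}
holds for all continuous, nonnegative, positive definite $f$. The inequality $f\le f(0)$ says that the value at the origin dominates all other values; \eqref{eq:main} is an averaged form of this, in which the mass near the origin dominates the mass of a longer interval. For $R=2$ it is known as the doubling condition at zero. The problem is to find the exact value of $C(R)$.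

Both hypotheses on $f$ are needed. A nonnegative bump supported in $(1,R)$ violates \eqref{eq:main} for any constant. So does, for $R=2$, the positive definite function $\cos(5\pi x/4)$, whose integral is negative over $[-1,1]$ and positive over $[-2,2]$.

The definition gives $C(1)=1$, it shows that $C$ is nondecreasing, and the function $f\equiv1$ gives $C(R)\ge R$. Concentrated functions do about twice as well. Let $\Delta(u)=\max(1-|u|,0)$, let $R>1$ and $N=\lceil R\rceil-1$, so that $1\le N<R$. Choose $a>1$ with $Na<R$ and $0<\eta<\min(1,a-1,R-Na)$. The comb $f(x)=\sum_{j\in\mathbb Z}\Delta((x-ja)/\eta)$ is admissible, because its Fourier coefficients are nonnegative and summable (see Section~\ref{sec:tools}). The interval $[-1,1]$ contains the tooth at $0$ and meets no other, while $[-R,R]$ contains the teeth at $ja$ for $|j|\le N$. Hence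
\begin{equation}\label{eq:comb}
C(R)\ge2\lceil R\rceil-1\qquad(R>1).
\end{equation}
In particular $C(R)\ge3$ as soon as $R>1$. Results of Logan \cite{Logan} and of Efimov, Ga\'al and R\'ev\'esz \cite{EGR} give
\[
2R-1\le C(R)\le2R+1\qquad(R=2,3,\dots),
\]
whence $C(R)\sim2R$; the question of the exact constants is stated as open in \cite{Problem}. Two guesses suggest themselves: the step function \eqref{eq:comb}, and the line $2R+1$. To reach $2R+1$ at an integer $R$ one would like $2R+1$ equal teeth at $0,\pm1,\dots,\pm R$, with the teeth at $\pm1$ just \emph{outside} $[-1,1]$ and the teeth at $\pm R$ just \emph{inside} $[-R,R]$. An equally spaced comb cannot do this, but a less regular function can, up to an arbitrarily small loss.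

\begin{theorem}\label{thm:int}
$C(R)=2R+1$ for $R=2,3,4,\dots$.
\end{theorem}

So the upper bound quoted above is sharp. Between the integers neither guess is right.

\begin{theorem}\label{thm:rat}
Let $R=p/d>1$ be in lowest terms, $k=p+d$ (so that $\gcd(k,d)=1$ and $k>2d$), $n_s=\lceil sk/d\rceil$, and
\[
Q(\theta)=\prod_{s=1}^{d-1}\frac{\cos\theta-\cos(2\pi n_s/k)}{1-\cos(2\pi n_s/k)}=\sum_{|l|<d}q_le^{il\theta}\qquad(Q\equiv1\text{ if }d=1).
\]
Then
\[
C(R)=2k\,q_0-1=\frac{2k}{d}\sum_{n=0}^{d-1}Q\Big(\frac{2\pi n}{d}\Big)-1 .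
\]
Equivalently, if $b$ is an integer with $bd\equiv1\pmod k$ and $D_j=\prod_{r=1}^{j}\frac{\sin(\pi(br-2)/k)}{\sin(\pi br/k)}$, $D_0=1$, then
\[
C(R)=2k\,\frac{\sum_{j=0}^{d-1}D_j}{\sum_{j=0}^{d-1}(2d-1-2j)D_j}-1 .
\]
\end{theorem}

For $d=1$ this is Theorem~\ref{thm:int}. For $d=2$ the number $k$ is odd, $n_1=(k+1)/2$ and $Q(\theta)=\frac{\cos\theta+\cos(\pi/k)}{1+\cos(\pi/k)}$, so that
\[
C\Big(\frac k2-1\Big)=\frac{2k\cos(\pi/k)}{1+\cos(\pi/k)}-1,\qquad k=5,7,\dots;
\]
for example $C(3/2)=2\sqrt5-1$.

\begin{theorem}\label{thm:real}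
Let $R>1$ be real, $L=R+1$, and
\[
S_L(y)=\prod_{m\ge1}\Big(1-\frac{y^2}{\lfloor mL\rfloor^2}\Big)\Big(1-\frac{y^2}{\lceil mL\rceil^2}\Big).
\]
Then
\[
C(R)=2\sum_{n\in\mathbb Z}S_L(n)-1=1+4\sum_{n\ge1}S_L(n),
\]
and all terms are nonnegative. Moreover, $C$ is continuous and strictly increasing on $(1,\infty)$, $C(1+)=3$ (while $C(1)=1$), and $2\lfloor R\rfloor+1<C(R)<2R+1$ for every noninteger $R>1$.
\end{theorem}

The problem is linear in $f$, and the proof is by duality. Section~\ref{sec:tools} reduces upper bounds for $C(p/d)$ to nonnegative cosine polynomials and lower bounds to $k$-periodic sequences; Theorem~\ref{thm:int} follows at once. Section~\ref{sec:where} solves the case $R=3/2$ by hand and explains where $Q$ comes from. Sections~\ref{sec:Q} and~\ref{sec:rat} prove Theorem~\ref{thm:rat}, and Section~\ref{sec:real} passes to real $R$.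

\section{Two reductions and the integer case}\label{sec:tools}

Throughout, $L=R+1$, $\hat g(\xi)=\int_{\mathbb R}g(x)e^{-ix\xi}\,dx$ and $\operatorname{sinc}v=\frac{\sin\pi v}{\pi v}$. We have $\hat\Delta(\xi)=\big(\frac{\sin(\xi/2)}{\xi/2}\big)^2$, so $0\le\hat\Delta(\xi)\le4/\xi^2$ and $\hat\Delta(2\pi v)=\operatorname{sinc}^2v$. If $(v_j)$ is a finitely supported sequence and $h>0$, then $g(x)=\sum_jv_j\Delta(hx-j)$ is the piecewise linear function with values $v_j$ at the nodes $j/h$, and
\begin{equation}\label{eq:interp}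
\hat g(\xi)=\frac1h\,\hat\Delta\Big(\frac\xi h\Big)\sum_jv_je^{-ij\xi/h}.
\end{equation}
We use two standard facts about positive definite functions.
\begin{itemize}
\item[(B)] (Bochner's theorem.) A continuous positive definite $f$ has the form $f(x)=\int e^{ix\xi}\,d\beta(\xi)$ with a finite measure $\beta\ge0$.
\item[(P)] Each exponential is positive definite, since $\sum_{u,v}z_u\overline{z_v}e^{i\xi(x_u-x_v)}=|\sum_uz_ue^{i\xi x_u}|^2$. A continuous periodic function with summable Fourier coefficients is the sum of its Fourier series, and a continuous integrable function $g$ with integrable $\hat g$ equals $\frac1{2\pi}\int\hat g(\xi)e^{ix\xi}\,d\xi$. So such a function is positive definite if its coefficients, respectively its transform, are nonnegative.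
\end{itemize}
For the comb of Section~\ref{sec:intro} the coefficients are $\frac\eta a\hat\Delta(2\pi m\eta/a)$, and (P) applies.

\subsection{Upper bounds from test functions}

A function $\varphi$ with $\hat\varphi\ge0$ has nonnegative integral against every admissible $f$. If $\varphi$ is negative outside $[-1,1]$, this limits the mass that $f$ can have there.

\begin{lemma}\label{lem:test}
Let $R\ge1$, $\lambda>0$, and let $\varphi$ be real, even, continuous and compactly supported, with $\hat\varphi\ge0$, $\varphi\le\varphi(0)$, $\varphi\le-\lambda$ on $1\le|x|\le R$, and $\varphi\le0$ on $|x|\ge R$. Then $C(R)\le1+\varphi(0)/\lambda$.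
\end{lemma}

\begin{proof}
Let $f$ be admissible. By (B) and Fubini's theorem, $\int f\varphi=\int\hat\varphi(-\xi)\,d\beta(\xi)\ge0$. Since $f\ge0$, the pointwise bounds on $\varphi$ give $0\le\int f\varphi\le\varphi(0)\int_{-1}^1f-\lambda\int_{1\le|x|\le R}f$. Divide by $\lambda$ and add $\int_{-1}^1f$ to both sides.
\end{proof}

For rational $R=p/d$ both $1$ and $R$ are nodes of the grid $\frac1d\mathbb Z$, and \eqref{eq:interp} turns the search for $\varphi$ into a search for a nonnegative polynomial.

\begin{lemma}\label{lem:upper}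
Let $p\ge d\ge1$ be integers, $R=p/d$, $k=p+d$. Let $F(\theta)=\varphi_0+2\sum_{j=1}^{k-1}\varphi_j\cos j\theta$ be nonnegative, with $\varphi_j=-1$ for $d\le j\le p$ and $\varphi_j<0$ for $p<j<k$. Put $\varphi_{-j}=\varphi_j$ and $\varphi(x)=\sum_{|j|<k}\varphi_j\Delta(dx-j)$. Then $0\le\hat\varphi(\xi)=O(\xi^{-2})$, $\varphi\le\varphi(0)=\varphi_0$, and
\[
\varphi=-1\ \text{ on }1\le|x|\le R,\qquad\varphi<0\ \text{ on }1\le|x|<L,\qquad\varphi=0\ \text{ on }|x|\ge L .
\]
Consequently $C(R)\le1+\varphi_0$, and also $\limsup_{R'\downarrow R}C(R')\le1+\varphi_0$.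
\end{lemma}

\begin{proof}
By \eqref{eq:interp}, $\hat\varphi(\xi)=\frac1d\hat\Delta(\xi/d)F(\xi/d)$. Since $F\ge0$, we have $|\varphi_j|=|\frac1{2\pi}\int_0^{2\pi}F(\theta)\cos j\theta\,d\theta|\le\varphi_0$, so the interpolant is at most $\varphi_0$. Its values at the nodes $j/d$ are $-1$ for $d\le j\le p$, negative for $d\le j\le k-1$, and zero for $j\ge k$, where $k/d=L$; this gives the displayed properties. Lemma~\ref{lem:test} with $\lambda=1$ gives the first bound. For $R<R'<L$ put $\lambda=-\max_{[R,R']}\varphi$. Then $0<\lambda\le1$, so $\varphi\le-\lambda$ on $1\le|x|\le R'$ and $C(R')\le1+\varphi_0/\lambda$. As $R'\downarrow R$ we have $\lambda\to1$, because $\varphi$ is continuous and $\varphi(R)=-1$.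
\end{proof}

\subsection{Lower bounds from periodic sequences}

We look for good functions $f$ among those of period $L=R+1$. The reason is that a good $f$ has almost no mass in $[-1,1]$ except near $0$. If its period is $L$, it then has almost no mass in $(R,R+2)$ except near $L$, and all the mass of a period that is not near the origin sits in $[1,R]$, where it is counted twice, once on each side of $0$. On the grid $\frac1d\mathbb Z$ such an $f$ is modeled by masses $c_j$ at the points $j/d$, with period $k=dL$.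

The difficulty is at the endpoints. If each mass is replaced by a symmetric bump, half of the bumps at $\pm1$ fall into $[-1,1]$ and half of the bumps at $\pm R$ fall out of $[-R,R]$. So the bump at $1$ should live on the right of $1$ and the bump at $R$ on the left of $R$. A one-sided bump $G$ is the sum of its even part and its odd part. The odd part perturbs the Fourier coefficients by terms of size $|J(\xi)|$, where $J(\xi)=\int G(t)\sin\xi t\,dt$, and this has to be paid for by extra mass at the origin, which enlarges the denominator. For a unit point mass at $t=\varepsilon$ we get $J(\xi)=\sin\xi\varepsilon$, and the price is as large as the mass itself. For $G(t)=1/t$ on $[\varepsilon,\rho]$ the mass $\ln(\rho/\varepsilon)$ tends to infinity as $\varepsilon\to0$, while $J$ stays bounded. This is the idea of the next lemma; see Figure~\ref{fig:mu}.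

For integers $p,d$ and $k=p+d$ we write $\omega=e^{2\pi i/k}$ and $\theta_m=2\pi m/k$.

\begin{lemma}\label{lem:lower}
Let $p>d\ge1$ be integers, $R=p/d$, $k=p+d$. Let $(c_j)_{j\in\mathbb Z}$ be even, $k$-periodic and nonnegative, with $c_0=1$ and $c_j=0$ for $1\le|j|\le d-1$. Suppose that $\kappa_m=\sum_{j\bmod k}c_j\omega^{-jm}\ge0$ for all $m$. Then
\[
C(R)\ge1+2\sum_{j=d}^pc_j=2\kappa_0-1 .
\]
\end{lemma}

\begin{figure}[ht]
\centering
\begin{tikzpicture}[xscale=1.5,yscale=1.1]
\foreach \j in {-2,1} \fill[gray] (\j+0.07,0) -- plot[domain=0.07:0.5] ({\j+\x},{0.1/\x}) -- (\j+0.5,0) -- cycle;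
\foreach \j in {-1,2} \fill[gray] (\j-0.07,0) -- plot[domain=0.07:0.5] ({\j-\x},{0.1/\x}) -- (\j-0.5,0) -- cycle;
\foreach \j in {-3,0,3} {
\fill[gray] (\j+0.07,0) -- plot[domain=0.07:0.5] ({\j+\x},{0.05/\x}) -- (\j+0.5,0) -- cycle;
\fill[gray] (\j-0.07,0) -- plot[domain=0.07:0.5] ({\j-\x},{0.05/\x}) -- (\j-0.5,0) -- cycle;
\draw[->,thick] (\j,0) -- (\j,1.1);}
\draw[->] (-3.7,0) -- (3.8,0);
\foreach \j in {-3,...,3} \draw (\j,0) -- (\j,-0.08) node[below] {$\j$};
\foreach \j in {-2,-1,1,2} \draw[dashed] (\j,0) -- (\j,1.6);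
\end{tikzpicture}
\caption{The nearly extremal measure for $R=2$; its period is $3$. Next to each integer lies the same large mass $\Lambda$, with density proportional to the reciprocal of the distance to that integer. The masses at $\pm1$ lie outside $[-1,1]$ and those at $\pm2$ lie inside $[-2,2]$. The arrows are atoms of bounded mass $A$ that restore positive definiteness. The ratio of masses is $(5\Lambda+A)/(\Lambda+A)$.}
\label{fig:mu}
\end{figure}

\begin{proof}
By periodicity and evenness $c_j=0$ for $p<j<k$, so $\kappa_0=1+\sum_{j=d}^pc_j$, which is the stated equality. Since $c_j\ge0$ we have $\kappa_m\le\kappa_0$. Since $c_j=\frac1k\sum_{m\bmod k}\kappa_m\omega^{jm}$ and $\kappa_m\ge0$, we have $c_j\le c_0=1$.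

\emph{The measure.} Let $\rho=\frac1{2d}$, $0<\varepsilon<\rho$ and $\Lambda=\ln(\rho/\varepsilon)$. Put $G(t)=1/t$ for $\varepsilon\le t\le\rho$, $G(t)=0$ otherwise, and $E(t)=\frac12(G(t)+G(-t))$. Both have integral $\Lambda$. Let $K_j(t)=G(t)$ for $j\equiv d$, $K_j(t)=G(-t)$ for $j\equiv-d$, and $K_j=E$ for all other $j$, congruences being modulo $k$. The first two classes are different because $0<2d<k$. With $A=2\kappa_0+6$ and $\delta_x$ the unit mass at $x$, let
\[
\mu=\sum_{j\in\mathbb Z}c_jK_j(x-j/d)\,dx+A\sum_{n\in\mathbb Z}\delta_{nL}.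
\]
This measure is nonnegative, even and $L$-periodic.

\emph{Its Fourier coefficients.} We have $\hat E(\xi)=\int_\varepsilon^\rho\frac{\cos\xi t}t\,dt$ and $\hat G(\xi)=\hat E(\xi)-iJ(\xi)$ with $J(\xi)=\int_\varepsilon^\rho\frac{\sin\xi t}t\,dt$; the transform of $G(-t)$ is $\hat E+iJ$. We claim that $\hat E\ge-2$ and $|J|\le3$. At $\xi=0$ we have $\hat E=\Lambda>0$ and $J=0$. For $\xi\ne0$ substitute $t\mapsto t/|\xi|$ and split the range of integration at $1$. On $(0,1]$ we have $\frac{\cos t}t>0$ and $|\frac{\sin t}t|\le1$. For $1\le a<a'$ the second mean value theorem gives $\int_a^{a'}\frac{\cos t}t\,dt=\frac1a\int_a^{a''}\cos t\,dt$ for some $a''\in[a,a']$, which is at most $2$ in absolute value, and the same holds with sine in place of cosine. This proves the claim.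

Let $\xi=2\pi m/L$ with $m\in\mathbb Z$. Then $e^{-i\xi j/d}=\omega^{-jm}$, and integration over one period gives
\begin{align*}
\int_{[0,L)}e^{-i\xi x}\,d\mu&=\sum_{j\bmod k}c_j\omega^{-jm}\hat K_j(\xi)+A=\kappa_m\hat E(\xi)+c_d\big({-iJ(\xi)}e^{-i\xi}+iJ(\xi)e^{i\xi}\big)+A\\
&=\kappa_m\hat E(\xi)-2c_dJ(\xi)\sin\xi+A\ \ge\ -2\kappa_0-6+A=0 .
\end{align*}
These numbers are also bounded by $\mu([0,L))$.

\emph{Smoothing.} Let $0<\eta<\varepsilon$, $\tau(t)=\eta^{-1}\Delta(t/\eta)$ and $f(x)=\int\tau(x-y)\,d\mu(y)$. Then $f$ is continuous, nonnegative and $L$-periodic, and its Fourier coefficients are those of $\mu$ multiplied by $\hat\tau(\xi)\in[0,4/(\eta\xi)^2]$. They are nonnegative and summable, so $f$ is admissible by (P).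

\emph{Counting mass.} The piece of $f$ that comes from the node $j/d$ has mass $c_j\Lambda$, plus $A$ if $k\mid j$, and lies at distance at most $\rho+\eta<\frac1d$ from $j/d$. Since $f$ is even, we consider $j\ge0$.
\begin{itemize}
\item The piece at $j=0$ has mass $\Lambda+A$ and lies in $(-1,1)$. There are no pieces with $1\le j<d$.
\item The piece at $j=d$ lies in $[1+\varepsilon-\eta,1+\rho+\eta]\subset(1,1+\frac1d)\subset(1,R)$, since $\eta<\varepsilon$ and $p\ge d+1$.
\item For $d<j<p$ the node satisfies $1+\frac1d\le\frac jd\le R-\frac1d$, so the piece lies in $(1,R)$.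
\item The piece at $j=p\equiv-d$ lies in $[R-\rho-\eta,R-\varepsilon+\eta]\subset(R-\frac1d,R)\subset(1,R)$.
\item There are no pieces with $p<j<k$, and those with $j\ge k$ lie in $(L-\frac1d,\infty)\subset(R,\infty)$.
\end{itemize}
Therefore
\[
\frac{\int_{-R}^Rf}{\int_{-1}^1f}=\frac{(2\kappa_0-1)\Lambda+A}{\Lambda+A}\longrightarrow2\kappa_0-1\qquad(\varepsilon\to0),
\]
because $\Lambda\to\infty$ while $A$ is fixed.
\end{proof}

The hypothesis $p>d$ cannot be dropped: for $p=d=1$ and $c_j\equiv1$ the conclusion would be $C(1)\ge3$. In that case the node $1=R$ would have to be pushed both ways.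

\begin{proof}[Proof of Theorem~\ref{thm:int}]
Let $d=1$, $p=R$, $k=R+1$. The polynomial $F(\theta)=2R-2\sum_{j=1}^R\cos j\theta$ is nonnegative and satisfies the hypotheses of Lemma~\ref{lem:upper} with $\varphi_0=2R$; the test function is $\varphi(x)=(2R+1)\Delta(x)-\sum_{|j|\le R}\Delta(x-j)$. So $C(R)\le2R+1$. For $R\ge2$ the sequence $c_j\equiv1$ satisfies the hypotheses of Lemma~\ref{lem:lower}, with $\kappa_m=k$ if $k\mid m$ and $\kappa_m=0$ otherwise. So $C(R)\ge2k-1=2R+1$.
\end{proof}

The upper half of this proof also works for $R=1$, with $F=2-2\cos\theta$, and the last assertion of Lemma~\ref{lem:upper} then gives $\limsup_{R'\downarrow1}C(R')\le3$. Together with \eqref{eq:comb} this proves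
\begin{equation}\label{eq:jump}
C(1+)=3 .
\end{equation}

\section{Where the polynomial $Q$ comes from}\label{sec:where}

Let $p>d$, let $F$ be as in Lemma~\ref{lem:upper} and $(c_j)$ as in Lemma~\ref{lem:lower}. Inserting $c_j=\frac1k\sum_m\kappa_m\omega^{jm}$ into $\sum_{|j|<k}c_j\varphi_j=\varphi_0-2\sum_{j=d}^pc_j$, we obtain
\begin{equation}\label{eq:gap}
(1+\varphi_0)-(2\kappa_0-1)=\frac1k\sum_{m\bmod k}\kappa_mF(\theta_m).
\end{equation}
So the two bounds coincide exactly when $F(\theta_m)=0$ for every $m$ with $\kappa_m>0$. This condition tells us how to find each object from the other.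

\subsection{The case $R=3/2$}

Here $d=2$, $p=3$, $k=5$. The sequence has $c_0=1$, $c_{\pm1}=0$, $c_{\pm2}=c$, and $\kappa_m=1+2c\cos(4\pi m/5)$. Let $\gamma=\cos(\pi/5)=\frac{1+\sqrt5}4$. Since $\cos(4\pi/5)=-\gamma$ and $\cos(8\pi/5)>0$, the only constraint is $c\le\frac1{2\gamma}=\frac{\sqrt5-1}2$. The largest $c$ gives $C(3/2)\ge1+2(c_2+c_3)=1+4c=2\sqrt5-1$, with $\kappa_{\pm1}=0$ and $\kappa_0,\kappa_{\pm2}>0$.

By \eqref{eq:gap}, a matching $F$ vanishes at $0$ and $\pm4\pi/5$, to even order since $F\ge0$. Its degree is at most $4$, so with $x=\cos\theta$ we try $F=(1-x)(x+\gamma)^2(a_0+a_1x)$. The coefficients of $x^4$, $x^3$, $x^2$ and $1$ are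
\[
-a_1,\qquad-a_0-(2\gamma-1)a_1,\qquad-(2\gamma-1)a_0+(2\gamma-\gamma^2)a_1,\qquad\gamma^2a_0 .
\]
Using $x^4=\frac38+\frac12\cos2\theta+\frac18\cos4\theta$, $x^3=\frac34\cos\theta+\frac14\cos3\theta$ and $x^2=\frac12+\frac12\cos2\theta$, the conditions $\varphi_3=-1$ and $\varphi_2=-1$ become
\[
a_0+(2\gamma-1)a_1=8,\qquad(2\gamma-1)a_0+(1-\gamma)^2a_1=4 .
\]
With $2\gamma-1=\frac{\sqrt5-1}2$ and $(1-\gamma)^2=\frac{7-3\sqrt5}8$, the solution is $a_0=\frac85(4\sqrt5-5)$, $a_1=\frac85(3\sqrt5-5)$. Since $a_0>a_1>0$, we have $F\ge0$ and $\varphi_4=-a_1/16<0$. By the second equation the coefficient of $x^2$ is $a_1-4$, so, with $\gamma^2=\frac{3+\sqrt5}8$,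
\[
\varphi_0=\gamma^2a_0+\frac{a_1-4}2-\frac{3a_1}8=\frac{7\sqrt5+5}5+\frac{3\sqrt5-5}5-2=2\sqrt5-2 .
\]
Lemma~\ref{lem:upper} gives $C(3/2)\le2\sqrt5-1$, and the bounds meet.

\subsection{The general pattern}\label{sec:pattern}

This subsection is motivation; the proofs below do not depend on it. Let $\gcd(k,d)=1$ and $bd\equiv1\pmod k$. What has to be guessed is the set $M$ of those $m$ for which $\kappa_m>0$. In the integer case the masses sit at the integers, and their spectrum consists of the frequencies $2\pi n$. An $L$-periodic object only has the frequencies $2\pi m/L$, and those nearest to $2\pi n$ have $m=\lfloor nL\rfloor$ or $m=\lceil nL\rceil$. So we take for $M$ the set of $m$ with $|m-nL|<1$ for some integer $n$. Since $|m-nL|<1$ means $|dm-nk|<d$, the set $M$ consists of the $m\equiv bl\pmod k$ with $|l|<d$. For $R=3/2$ we have $b=3$ and $M=\{0,\pm2\}$ modulo $5$, as found above.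

Once $M$ is chosen, much is forced. If $\kappa$ is supported on $M$, then $c_j=\frac1k\sum_{|l|<d}\kappa_{bl}\omega^{blj}=P(\theta_{bj})$ for a trigonometric polynomial $P$ of degree less than $d$, with $P(0)=1$ and $P(\theta_{bj})=0$ for $1\le|j|<d$. These $2d-1$ conditions at distinct points determine $P$, and Lemma~\ref{lem:res} below shows that $P=Q$. On the other side, $\frac1k\sum_mF(\theta_m)\omega^{-jm}=\varphi_j+\varphi_{k-j}=-2$ for $d\le j\le p$. So if we add $2k$ to the value at $m\equiv0$, the sequence $F(\theta_m)$ has no frequencies $j$ with $d\le j\le p$, and it is the sequence of values of a polynomial of degree less than $d$. This polynomial equals $2k$ at $0$ and vanishes at $\theta_{bl}$ for $1\le|l|<d$, so it is $2kQ$. The same polynomial thus governs both problems: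
\begin{equation}\label{eq:both}
c_j=Q(\theta_{bj}),\qquad F(0)=0,\qquad F(\theta_m)=2kQ(\theta_m)\quad(k\nmid m).
\end{equation}
For this to work we need $Q(\theta_m)\ge0$ and $q_l\ge0$, and it will turn out that we also need the $q_l$ to decrease.

\section{Signs of $Q$ and of its coefficients}\label{sec:Q}

It is convenient to read the signs of $Q$ from the product $S_L$, which makes sense for all real $L>2$.

\begin{lemma}\label{lem:S}
Let $L>2$ be real. The product $S_L(y)$ converges absolutely for every real $y$, it is even, and $S_L(0)=1$. Further, $S_L(r)\ge0$ for $r\in\mathbb Z$. For integers $n\ne0$ we have $S_L(nL)\le0$, with strict inequality if $nL\notin\mathbb Z$.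
\end{lemma}

\begin{proof}
Absolute convergence follows from $\lfloor mL\rfloor\ge2m$. So the product vanishes only if a factor does, and since all but finitely many factors are positive, its sign is the product of the signs of the factors. Let $y\ge0$ and $I_m=[\lfloor mL\rfloor,\lceil mL\rceil]$. The $m$-th pair of factors has negative product if $y$ is interior to $I_m$, zero product if $y$ is an endpoint, and positive product if $y\notin I_m$. No integer is interior to $I_m$, so $S_L(r)\ge0$. Let $y=nL$ with $n\ge1$. For $m\ne n$ the interval $I_m$ has length at most $1$ and contains $mL$, while $|nL-mL|\ge L>2$; so $y\notin I_m$. If $nL\notin\mathbb Z$, then $y$ is interior to $I_n$ and $S_L(y)<0$; otherwise $y$ is an endpoint of $I_n$ and $S_L(y)=0$.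
\end{proof}

For the rest of this section and the next, $p,d,k,n_s,Q,q_l,b,D_j$ are as in Theorem~\ref{thm:rat}, $L=k/d>2$, and $Q_m=Q(\theta_m)$. The sequences $q_l$ and $Q_m$ are real and even, $Q_m$ is $k$-periodic, and $Q_0=1$.

\begin{lemma}\label{lem:res}
We have $3\le n_s\le k-1$ for $1\le s\le d-1$. The numbers $n_1,\dots,n_{d-1}$ are, in some order, the residues modulo $k$ of $b,2b,\dots,(d-1)b$. In particular $Q_{bj}=0$ for $1\le|j|\le d-1$.
\end{lemma}

\begin{proof}
Since $k/d>2$, we have $n_s\ge\lceil k/d\rceil\ge3$ and $sk/d\le k-k/d<k-2$. As $\gcd(k,d)=1$, the number $sk/d$ is not an integer, so $dn_s=sk+j_s$ with $1\le j_s\le d-1$. The congruence $j_s\equiv-sk\pmod d$ shows that $s\mapsto j_s$ is a permutation of $\{1,\dots,d-1\}$. Multiplying $dn_s\equiv j_s\pmod k$ by $b$ gives $n_s\equiv bj_s\pmod k$.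
\end{proof}

The bounds on $n_s$ show that the denominators of $Q$ are positive, and with the second assertion they show that $\sin(\pi br/k)\ne0$ for $1\le r\le d-1$.

\begin{lemma}\label{lem:factor}
For real $y$ we have $S_L(y)=Q(2\pi y/k)\operatorname{sinc}^2(y/k)$. Consequently $Q_m\ge0$ for all $m\in\mathbb Z$.
\end{lemma}

\begin{proof}
Euler's product $\sin\pi v=\pi v\prod_{h\ge1}(1-v^2/h^2)$ gives $\frac{\sin\pi v}{\sin\pi w}=\lim_{H\to\infty}\prod_{|h|\le H}\frac{v+h}{w+h}$ for $w\notin\mathbb Z$. Applying this with $w=n/k$ and $v=(n\pm y)/k$, where $n=n_s$, we get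
\[
\frac{\cos\frac{2\pi y}k-\cos\frac{2\pi n}k}{1-\cos\frac{2\pi n}k}=\frac{\sin\frac{\pi(n-y)}k\,\sin\frac{\pi(n+y)}k}{\sin^2\frac{\pi n}k}=\prod_{h\in\mathbb Z}\Big(1-\frac{y^2}{(n+hk)^2}\Big).
\]
If $h\ge0$, then $n_s+hk=\lceil(s+hd)L\rceil$. If $h<0$, then $-(n_s+hk)=|h|k-\lceil sL\rceil=\lfloor(|h|d-s)L\rfloor$. As $s$ runs through $1,\dots,d-1$, the numbers $s+hd$ with $h\ge0$ run once through the $m\ge1$ with $d\nmid m$, and so do the numbers $|h|d-s$ with $h<0$. Thus $Q(2\pi y/k)$ is the part of the product $S_L(y)$ with $d\nmid m$. For $m=hd$ we have $mL=hk\in\mathbb Z$, and these pairs multiply to $\prod_{h\ge1}(1-\frac{y^2}{(hk)^2})^2=\operatorname{sinc}^2(y/k)$. Finally, if $k\nmid m$ then $Q_m=S_L(m)/\operatorname{sinc}^2(m/k)\ge0$ by Lemma~\ref{lem:S}, and if $k\mid m$ then $Q_m=1$.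
\end{proof}

To control the coefficients $q_l$ we use that the zeros of $Q$, together with the point $1$, form a geometric progression on the unit circle. Multiplying by $z-1$ supplies the missing point, and it produces the differences $q_l-q_{l+1}$.

\begin{lemma}\label{lem:coef}
Put $q_d=0$. Then $q_l-q_{l+1}=q_{d-1}D_{d-1-l}$ for $0\le l\le d-1$, and $q_0>q_1>\dots>q_{d-1}>0$.
\end{lemma}

\begin{proof}
Let $\alpha=\pi b/k$, $\zeta=e^{2i\alpha}=\omega^b$ and $z=e^{i\theta}$. Then $\zeta$ has order $k$ and $\zeta^d=\omega$. Since $\cos\theta-\cos\beta=\frac1{2z}(z-e^{i\beta})(z-e^{-i\beta})$, Lemma~\ref{lem:res} gives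
\[
(z-1)\,z^{d-1}Q(\theta)=q_{d-1}P(z),\qquad P(z)=\prod_{|h|<d}(z-\zeta^h),\qquad q_{d-1}=\prod_{s=1}^{d-1}\frac1{2(1-\cos\theta_{n_s})}>0 .
\]
Let $N=2d-1$ and $P(z)=\sum_{j=0}^Na_jz^{N-j}$, $a_0=1$. The coefficient of $z^{d+l}$ on the left is $q_l-q_{l+1}$, and $d+l=N-j$ means $j=d-1-l$. So it suffices to show that $a_j=D_j>0$ for $0\le j\le d-1$.

We have $P(\zeta z)=\zeta^N\prod_{h=-d}^{d-2}(z-\zeta^h)$, hence $(z-\zeta^{d-1})P(\zeta z)=\zeta^N(z-\zeta^{-d})P(z)$. Comparing the coefficients of $z^{N+1-j}$ and dividing by $\zeta^N$, we find $a_j\zeta^{-j}-a_{j-1}\zeta^{d-j}=a_j-a_{j-1}\zeta^{-d}$, that is,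
\[
a_j(\zeta^{-j}-1)=a_{j-1}(\omega\zeta^{-j}-\omega^{-1}).
\]
Here $\zeta^{-j}-1=-2ie^{-ij\alpha}\sin j\alpha$ and $\omega\zeta^{-j}-\omega^{-1}=-2ie^{-ij\alpha}\sin(j\alpha-2\pi/k)$. For $1\le j\le d-1$ we have $\sin j\alpha\ne0$, so $a_j=a_{j-1}\frac{\sin(\pi(bj-2)/k)}{\sin(\pi bj/k)}$ and $a_j=D_j$. By Lemma~\ref{lem:res}, $bj=n+hk$ with $h\in\mathbb Z$ and $3\le n\le k-1$. The signs $(-1)^h$ cancel, and the ratio equals $\frac{\sin(\pi(n-2)/k)}{\sin(\pi n/k)}>0$, since $n-2$ and $n$ both lie in $(0,k)$. This is where $n_s\ge3$, a consequence of $R>1$, is used.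
\end{proof}

\section{Proof of Theorem~\ref{thm:rat}}\label{sec:rat}

\subsection{The three formulas agree}

The only multiple of $d$ with $|l|<d$ is $l=0$, so $q_0=\frac1d\sum_{n=0}^{d-1}Q(2\pi n/d)$. Lemma~\ref{lem:coef} gives $q_l=q_{d-1}\sum_{j=0}^{d-1-l}D_j$. In $1=Q(0)=q_0+2\sum_{l=1}^{d-1}q_l$ the term $q_{d-1}D_j$ occurs $1+2(d-1-j)$ times, so $1=q_{d-1}\sum_{j=0}^{d-1}(2d-1-2j)D_j$. Dividing $q_0=q_{d-1}\sum_{j=0}^{d-1}D_j$ by this identity gives the third formula. It remains to prove $C(R)=2kq_0-1$.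

\subsection{The lower bound}

Let $c_j=Q_{bj}$. This sequence is even and $k$-periodic, nonnegative by Lemma~\ref{lem:factor}, with $c_0=1$ and $c_j=0$ for $1\le|j|\le d-1$ by Lemma~\ref{lem:res}. Since $c_j=\sum_{|l|<d}q_l\omega^{blj}$, we have $\kappa_m=k\sum q_l$, summed over the $l$ with $|l|<d$ and $bl\equiv m$, that is $l\equiv dm\pmod k$. There is at most one such $l$ because $2d-1<k$. Thus
\begin{equation}\label{eq:kappa}
\kappa_m=kq_l\ \text{ if }dm\equiv l\!\!\pmod k\text{ with }|l|<d,\qquad\kappa_m=0\ \text{ otherwise.}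
\end{equation}
By Lemma~\ref{lem:coef}, $\kappa_m\ge0$, and Lemma~\ref{lem:lower} gives $C(R)\ge1+2\sum_{j=d}^pc_j=2kq_0-1$.

\subsection{The upper bound}

We need a nonnegative cosine polynomial of degree less than $k$ with the values \eqref{eq:both}. These values fix only the sums $\varphi_j+\varphi_{k-j}$, and we must arrange that $\varphi_j=-1$ for each $j$ with $d\le j\le p$. Two kernels are adapted to the grid $\theta_m$:
\begin{align*}
\Phi(u)&=\frac{\sin^2(ku/2)}{\sin^2(u/2)}=\Big|\sum_{j=0}^{k-1}e^{iju}\Big|^2=k+2\sum_{j=1}^{k-1}(k-j)\cos ju,\\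
\Psi(u)&=2\sin^2\frac{ku}2\,\cot\frac u2=2\sum_{j=1}^{k-1}\sin ju+\sin ku .
\end{align*}
For the last equality, multiply the right side by $\sin\frac u2$: the sum telescopes to $\cos\frac u2-\cos(k-\frac12)u$, and adding $\sin ku\sin\frac u2$ gives $(1-\cos ku)\cos\frac u2$. The kernel $\Phi$ equals $k^2$ at $0$ and vanishes at the other grid points, so $\frac2k\sum_{m=1}^{k-1}Q_m\Phi(\theta-\theta_m)$ is nonnegative and has the right values. Its coefficients on $d\le j\le p$, however, lie on a sloped line, see \eqref{eq:first}. The kernel $\Psi$ vanishes at all grid points, so translates of it may be added without changing the values, and they are used to remove the slope. Define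
\[
F(\theta)=\frac1k\sum_{m=1}^{k-1}Q_m\Big[2\Phi(\theta-\theta_m)-\cot\frac{\theta_m}2\,\Psi(\theta-\theta_m)\Big].
\]

\begin{lemma}\label{lem:F}
$F$ satisfies the hypotheses of Lemma~\ref{lem:upper}, with $\varphi_0=2kq_0-2$.
\end{lemma}

\begin{proof}
\emph{$F$ is a cosine polynomial of degree less than $k$.} The summand depends only on $m$ modulo $k$, so we may use the symmetry $m\mapsto-m$, under which $Q_m$ is even and $\cot\frac{\theta_m}2$ is odd. Since $\sin k(\theta-\theta_m)=\sin k\theta$ and $\sum_{m=1}^{k-1}Q_m\cot\frac{\theta_m}2=0$, the terms of degree $k$ cancel. Expand $\cos j(\theta-\theta_m)$ and $\sin j(\theta-\theta_m)$. The coefficient of $\sin j\theta$ is a combination of $\sum_mQ_m\sin j\theta_m$ and $\sum_mQ_m\cot\frac{\theta_m}2\cos j\theta_m$, and both sums vanish by oddness. What remains is $F=\varphi_0+2\sum_{j=1}^{k-1}\varphi_j\cos j\theta$ with $\varphi_0=2\sum_{m=1}^{k-1}Q_m$ and $\varphi_j=\varphi_j'+\varphi_j''$, where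
\[
\varphi_j'=\frac{2(k-j)}k\sum_{m=1}^{k-1}Q_m\cos j\theta_m,\qquad\varphi_j''=\frac1k\sum_{m=1}^{k-1}Q_m\cot\frac{\theta_m}2\sin j\theta_m .
\]

\emph{The coefficients.} Let $\tilde q_l=\frac1k\sum_{m\bmod k}Q_m\cos l\theta_m$, which is the sum of the $q_{l'}$ with $|l'|<d$ and $l'\equiv l\pmod k$. Since $k>2d$,
\[
\tilde q_l=q_l\ \ (0\le l<d),\qquad\tilde q_l=0\ \ (d\le l\le p),\qquad\tilde q_l=q_{k-l}\ \ (p<l<k).
\]
Removing the term $m=0$, where $Q_0=1$, we get $\varphi_0=2(kq_0-1)$ and
\begin{equation}\label{eq:first}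
\varphi_j'=2(k-j)\tilde q_j-\frac{2(k-j)}k .
\end{equation}
Next, $\cot\frac u2\sin ju=1+2\sum_{l=1}^{j-1}\cos lu+\cos ju$; indeed, after multiplication by $\sin\frac u2$ the right side telescopes to $\sin(j-\frac12)u+\cos ju\sin\frac u2=\sin ju\cos\frac u2$. The right side equals $2j$ at $u=0$, so $\varphi_j''=q_0+2\sum_{l=1}^{j-1}\tilde q_l+\tilde q_j-\frac{2j}k$. The terms $\pm2j/k$ cancel in the sum:
\[
\varphi_j=(2k-2j+1)\tilde q_j+q_0+2\sum_{l=1}^{j-1}\tilde q_l-2\qquad(1\le j\le k-1).
\]
If $d\le j\le p$, this is $q_0+2\sum_{l=1}^{d-1}q_l-2=Q(0)-2=-1$. If $j=k-h$ with $1\le h\le d-1$, then, using $Q(0)=1$ twice,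
\[
\varphi_j=(2h+1)q_h+1+2\sum_{l=h+1}^{d-1}q_l-2=(2h-1)q_h-q_0-2\sum_{l=1}^{h-1}q_l<0,
\]
because we subtract $2h-1$ numbers, each larger than $q_h$ by Lemma~\ref{lem:coef}. Here the monotonicity of the coefficients is used.

\emph{$F\ge0$.} By continuity it suffices to take $\theta\notin\frac{2\pi}k\mathbb Z$. Since $\sin^2\frac{k(\theta-\theta_m)}2=\sin^2\frac{k\theta}2$,
\[
F(\theta)=\frac{2\sin^2(k\theta/2)}k\sum_{m=1}^{k-1}Q_mT_m,\qquad T_m=\frac1{\sin^2\frac{\theta-\theta_m}2}-\cot\frac{\theta_m}2\cot\frac{\theta-\theta_m}2 .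
\]
We control the sign by pairing $m$ with $-m$. If $k$ is even and $m=k/2$, then $\cot\frac{\theta_m}2=0$ and $T_m>0$. The other residues form pairs $\{m,-m\}$ with the same weight $Q_m\ge0$. Put $\alpha=\frac{\theta_m}2$, $\beta=\frac{\theta-\theta_m}2$, $\beta'=\frac{\theta+\theta_m}2$. Then $\beta'-\beta=2\alpha$, so $\cot\beta-\cot\beta'=\frac{\sin2\alpha}{\sin\beta\sin\beta'}$, and $\cot\alpha\sin2\alpha=2\cos^2\alpha$. Hence
\begin{align*}
T_m+T_{-m}&=\frac1{\sin^2\beta}+\frac1{\sin^2\beta'}-\cot\alpha\,(\cot\beta-\cot\beta')\\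
&=\frac{\sin^2\beta+\sin^2\beta'-2\cos^2\!\alpha\,\sin\beta\sin\beta'}{\sin^2\beta\,\sin^2\beta'}\ge\frac{(|\sin\beta|-|\sin\beta'|)^2}{\sin^2\beta\,\sin^2\beta'}\ge0 .\qedhere
\end{align*}
\end{proof}

Lemmas~\ref{lem:F} and~\ref{lem:upper} give $C(R)\le2kq_0-1$. This completes the proof of Theorem~\ref{thm:rat}. The last assertion of Lemma~\ref{lem:upper} and the monotonicity of $C$ give in addition:
\begin{equation}\label{eq:right}
C\text{ is right-continuous at every rational }R>1 .
\end{equation}

\section{Real $R$: proof of Theorem~\ref{thm:real}}\label{sec:real}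

The terms of the series are nonnegative by Lemma~\ref{lem:S}, and the two forms of the series agree because $S_L$ is even and $S_L(0)=1$. Put $\Theta(L)=\sum_{r\in\mathbb Z}S_L(r)$. The numbers $k$, $d$, $q_l$ have no limit as a rational $R$ approaches an irrational one. The object that survives is the function whose Fourier transform is $S_L$.

\begin{proposition}\label{prop:sigma}
Let $R>1$ and $L=R+1$. There is an even continuous function $\sigma_L$ on $\mathbb R$, vanishing for $|x|\ge1/L$, such that
\[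
\hat\sigma_L(2\pi y)=S_L(y)\quad(y\in\mathbb R),\qquad\sigma_L(0)=\Theta(L)=\frac{C(R)+1}2 .
\]
If $R$ is irrational, then $C$ is continuous at $R$.
\end{proposition}

This contains the formula of Theorem~\ref{thm:real}. We write $\mathbb T=\mathbb R/\mathbb Z$, $\|x\|$ for the distance from $x$ to $\mathbb Z$, and $\hat\nu(m)=\int_{\mathbb T}e^{-2\pi imx}\,d\nu$ for a finite measure $\nu$ on $\mathbb T$. Recall the uniqueness theorem: a finite signed measure on $\mathbb T$, in particular an integrable function, is determined by its Fourier coefficients.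

\subsection{Rational $R$}

In the notation of Theorem~\ref{thm:rat} let $\sigma_L(x)=k\sum_{|l|<d}q_l\Delta(kx-l)$, the piecewise linear function with values $kq_l$ at $l/k$. It is even and continuous, it vanishes for $|x|\ge d/k=1/L$, and by Lemma~\ref{lem:coef} it is nonnegative and nonincreasing on $[0,\infty)$. By \eqref{eq:interp} and Lemma~\ref{lem:factor}, $\hat\sigma_L(2\pi y)=\operatorname{sinc}^2(y/k)Q(2\pi y/k)=S_L(y)$. Since $1/L<\frac12$, the function $\sigma_L(\|x\|)$ is the $1$-periodic extension of $\sigma_L$ from $[-\frac12,\frac12]$. It is continuous, with Fourier coefficients $S_L(r)=O(r^{-2})$, so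
\begin{equation}\label{eq:series}
\sigma_L(\|x\|)=\sum_{r\in\mathbb Z}S_L(r)e^{2\pi irx}.
\end{equation}
At $x=0$ we get $\Theta(L)=\sigma_L(0)=kq_0=\frac{C(R)+1}2$ by Theorem~\ref{thm:rat}. This proves the proposition for rational $R$.

For the passage to the limit we also rescale the extremal sequence $c_j=Q_{bj}$ to the circle: let $\nu_L=\sum_{j\bmod k}c_j\delta_{j/k}$. Then $\hat\nu_L(m)=\kappa_m$. We have $m/L=dm/k$. If $dm\equiv l\pmod k$ with $|l|<d$, then $\sigma_L(\|m/L\|)=kq_l$; otherwise $\|m/L\|\ge d/k$ and $\sigma_L(\|m/L\|)=0$. Comparing with \eqref{eq:kappa}, and recalling that $c_j=0$ for $1\le j<d$, we obtain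
\begin{equation}\label{eq:nu}
\nu_L\ge0,\qquad\hat\nu_L(m)=\sigma_L(\|m/L\|)\ \ (m\in\mathbb Z),\qquad\nu_L=0\ \text{ on the arc }(0,1/L).
\end{equation}

\subsection{Irrational $R$}

Let $R_n\to R$ with $R_n>1$ rational. Put $L_n=R_n+1$, $\sigma_n=\sigma_{L_n}$, $\nu_n=\nu_{L_n}$, $\Theta=\Theta(L)$ and
\[
t_n=\sigma_n(0)=\nu_n(\mathbb T)=\Theta(L_n)=\tfrac12(C(R_n)+1).
\]
The $t_n$ are bounded, since $C$ is nondecreasing and finite at integers. We claim that $t_n\to\Theta$.

Each term $S_{L_n}(r)$ converges to $S_L(r)$, and the difficulty is that part of the sum $\sum_rS_{L_n}(r)$ might escape to $r=\infty$; equivalently, $\sigma_n$ might keep a thin spike at $0$. The measures $\nu_n$ rule this out. By \eqref{eq:series} and \eqref{eq:nu}, $\nu_n$ has the same Fourier coefficients as $\sum_rS_{L_n}(r)\delta_{r/L_n}$. We show that escaping mass would appear in the limit of $\nu_n$ as a multiple of Lebesgue measure, which is incompatible with the empty arc in \eqref{eq:nu}.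

\emph{Step 1: $S_{L_n}(y)\to S_L(y)$ for each real $y$.} Since $mL\notin\mathbb Z$, for each $m$ the $m$-th factors of $S_{L_n}$ and $S_L$ coincide for large $n$. For $m\ge|y|$ all factors lie in $[1-\frac{y^2}{4m^2},1]$, so for $M\ge|y|$ the tails $\prod_{m>M}$ lie in $[1-\frac{y^2}{2M},1]$, uniformly in $n$. This proves the convergence. Since $S_{L_n}(r)\ge0$, Fatou's lemma gives $\Theta\le\liminf t_n<\infty$. In particular $s(x)=\sum_rS_L(r)e^{2\pi irx}$ is continuous, even and $1$-periodic, with $s(0)=\Theta$.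

\emph{Step 2: compactness.} It suffices to show that every subsequence of $(t_n)$ has a further subsequence tending to $\Theta$. We use two selection theorems. Nonnegative measures on $\mathbb T$ of bounded mass have a subsequence with $\int g\,d\nu_n\to\int g\,d\nu$ for all continuous $g$, where $\nu\ge0$ is a finite measure. Uniformly bounded nonincreasing functions on an interval have a pointwise convergent subsequence (Helly). Since $0\le\sigma_n\le t_n$, we may pass to a subsequence along which $t_n\to t$, $\nu_n\to\nu$ in this sense, and $\sigma_n\to\sigma_*$ pointwise on $[0,\frac12]$, with $\sigma_*$ nonincreasing. Then $\nu(\mathbb T)=t\ge\Theta$.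

\emph{Step 3: $\sigma_n\to s$ locally uniformly on $(0,\frac12)$.} By dominated convergence and Step 1, the function $\sigma_*(\|x\|)$ has Fourier coefficients $\lim S_{L_n}(r)=S_L(r)$, so it equals $s$ almost everywhere. If $0<x<\frac12$ and $x'<x<x''$ are points where $\sigma_*=s$, then $s(x'')\le\sigma_*(x)\le s(x')$; letting $x',x''\to x$ gives $\sigma_*(x)=s(x)$. So $s$ is nonincreasing on $(0,\frac12)$ and is the pointwise limit there. Given $[a,a']\subset(0,\frac12)$ and $\epsilon>0$, choose $a=x_0<\dots<x_N=a'$ with $s(x_{u-1})-s(x_u)<\epsilon$. For large $n$ we have $|\sigma_n-s|<\epsilon$ at all $x_u$. For $x\in[x_{u-1},x_u]$ this gives $\sigma_n(x)\le\sigma_n(x_{u-1})<s(x_{u-1})+\epsilon<s(x)+2\epsilon$ and $\sigma_n(x)\ge\sigma_n(x_u)>s(x_u)-\epsilon>s(x)-2\epsilon$.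

\emph{Step 4: $t=\Theta$.} Let $\nu'=\sum_rS_L(r)\delta_{r/L}$, a nonnegative measure on $\mathbb T$ of mass $\Theta$ with $\hat\nu'(m)=s(-m/L)=s(\|m/L\|)$. For $m\ne0$ the number $m/L$ is irrational, so $\|m/L\|\in(0,\frac12)$; this is the second use of irrationality. By \eqref{eq:nu} and Step 3,
\[
\hat\nu(m)=\lim\hat\nu_n(m)=\lim\sigma_n(\|m/L_n\|)=s(\|m/L\|)=\hat\nu'(m)\qquad(m\ne0).
\]
For $m=0$ the difference is $t-\Theta$. By uniqueness, $\nu=\nu'+(t-\Theta)\,dx$. Let $g\ge0$ be continuous, not identically zero, with compact support in the arc $(0,1/L)$. For large $n$ its support lies in $(0,1/L_n)$, so $\int g\,d\nu_n=0$. Hence $0=\int g\,d\nu\ge(t-\Theta)\int g\,dx\ge0$, and $t=\Theta$. The claim is proved.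

\emph{Step 5: conclusion.} Take rational sequences $R_n\uparrow R$ and $R_n'\downarrow R$. Both $C(R_n)$ and $C(R_n')$ tend to $2\Theta-1$. Since $C$ is nondecreasing, $C(R)=2\Theta-1$ and both one-sided limits of $C$ at $R$ have this value. Define $\sigma_L=s$ on $[-\frac12,\frac12]$ and $\sigma_L=0$ elsewhere. Along the subsequence of Step 2, for $1/L<x<\frac12$ we have $\sigma_n(x)=0$ for large $n$, so $s(x)=0$. By continuity and evenness $s=0$ on $1/L\le|x|\le\frac12$, so $\sigma_L$ is continuous and vanishes for $|x|\ge1/L$. Dominated convergence in $S_{L_n}(y)=\int_{-1/2}^{1/2}\sigma_n(x)e^{-2\pi ixy}\,dx$ gives $S_L(y)=\hat\sigma_L(2\pi y)$. Proposition~\ref{prop:sigma} is proved.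

\subsection{Continuity}

For each admissible $f$ the ratio $\rho_f(R)=\int_{-R}^Rf\big/\int_{-1}^1f$ is continuous in $R$. So $\rho_f(R)=\lim_{R'\uparrow R}\rho_f(R')\le C(R-)$ for $R>1$, and taking the supremum over $f$ gives $C(R)\le C(R-)$. With monotonicity, $C$ is left-continuous on $(1,\infty)$. It is right-continuous at rationals by \eqref{eq:right} and at irrationals by Proposition~\ref{prop:sigma}. The value $C(1+)=3$ is \eqref{eq:jump}.

\subsection{Strict monotonicity and the lower estimate}

We test the extremal sequence for one radius against the test function for a larger radius. The gain comes from the unit mass at the period $L$, which falls where the test function is still negative.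

Let $1<R<R_1$ be rational. Let $p,d,k,L,c_j,\kappa_m$ belong to $R$, and let $\psi$ be the function that Lemmas~\ref{lem:F} and~\ref{lem:upper} provide for $R_1$. Then $\psi(0)=C(R_1)-1$, $\psi=-1$ on $[1,R_1]$, $\psi<0$ on $[1,R_1+1)$, and $\psi\le0$ on $[1,\infty)$. Since $0\le\hat\psi(\xi)=O(\xi^{-2})$, the function $\psi$ is positive definite by (P). For the finitely supported sequence $a_j=\psi(j/d)$ and any real $\theta$ this gives
\[
\sum_ja_je^{ij\theta}=\lim_{N\to\infty}\sum_{|j|<N}\Big(1-\frac{|j|}N\Big)a_je^{ij\theta}=\lim_{N\to\infty}\frac1N\sum_{u,v=1}^N\psi\Big(\frac{u-v}d\Big)e^{i(u-v)\theta}\ge0 .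
\]
As $c_j=\frac1k\sum_m\kappa_m\omega^{jm}$ with $\kappa_m\ge0$, it follows that $\sum_jc_ja_j\ge0$. Now $c_0=1$, $c_j=0$ for $1\le|j|<d$, $a_j=-1$ for $d\le j\le p$, and $2\sum_{j=d}^pc_j=C(R)-1$. For $j>p$ we have $c_ja_j\le0$, and $c_ka_k=\psi(L)$. Therefore
\[
0\le\sum_jc_ja_j=\big(C(R_1)-1\big)-\big(C(R)-1\big)+2\sum_{j>p}c_ja_j\le C(R_1)-C(R)+2\psi(L).
\]
Since $1<L<R_1+1$, we have $\psi(L)<0$, so $C(R_1)>C(R)$. For real $1<x<x_1$ choose rationals with $x<R<R_1<x_1$; then $C(x)\le C(R)<C(R_1)\le C(x_1)$.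

Let $R>1$ be a noninteger. If $R>2$, then $C(R)>C(\lfloor R\rfloor)=2\lfloor R\rfloor+1$ by Theorem~\ref{thm:int}. If $1<R<2$, then $C(R)>C(\frac{1+R}2)\ge3$ by \eqref{eq:comb}.

\subsection{The upper estimate}

Proposition~\ref{prop:sigma} expresses $\sigma_L(0)$ through the values of $S_L$ on $\mathbb Z$, which are nonnegative. The support of $\sigma_L$ is short enough to express $\sigma_L(0)$ also through the values of $S_L$ on $L\mathbb Z$, which are nonpositive away from $0$. Let $R>1$ be a noninteger and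
\[
w(u)=\frac1L\sum_{h\in\mathbb Z}\sigma_L\Big(\frac{u+h}L\Big).
\]
The sum is locally finite, so $w$ is continuous and $1$-periodic. Its $n$-th Fourier coefficient is $\frac1L\int_{\mathbb R}\sigma_L(u/L)e^{-2\pi inu}\,du=\hat\sigma_L(2\pi nL)=S_L(nL)$. Since $\sigma_L(h/L)=0$ for $h\ne0$, we have $w(0)=\Theta(L)/L$. We do not know that the coefficients are summable, so we use Fej\'er's theorem: the arithmetic means of the partial sums of the Fourier series of a continuous periodic function converge to it at every point. Thus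
\[
\frac{\Theta(L)}L=\lim_{N\to\infty}\sum_{|n|<N}\Big(1-\frac{|n|}N\Big)S_L(nL)\le\lim_{N\to\infty}\Big(1+2\Big(1-\frac1N\Big)S_L(L)\Big)=1+2S_L(L)<1,
\]
where Lemma~\ref{lem:S} gives $S_L(nL)\le0$ for $n\ne0$, and $S_L(L)<0$ because $L\notin\mathbb Z$. Hence $C(R)=2\Theta(L)-1<2L-1=2R+1$. This completes the proof of Theorem~\ref{thm:real}.

\begin{remark}
For rational $R$ the last estimate is visible in the second formula of Theorem~\ref{thm:rat}. If $d\nmid n$, then $Q(2\pi n/d)=S_L(nL)/\operatorname{sinc}^2(n/d)<0$ by Lemmas~\ref{lem:factor} and~\ref{lem:S}. The term $n=0$ gives $2L-1=2R+1$, and each other term lowers the value.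
\end{remark}

\begin{thebibliography}{9}

\bibitem{Problem}
``Continuous non-negative positive definite functions satisfy the following property: $\int_{-R}^{R}f(x)\,dx\le C(R)\int_{-1}^{1}f(x)\,dx$, $R\ge\dots$'',
\texttt{https://geodesic.mathdoc.fr/item/CHEB\_2018\_19\_2\_a6}.

\bibitem{EGR}
A.~Efimov, M.~Ga\'al, Sz.~R\'ev\'esz, 2017.

\bibitem{Logan}
B.~F.~Logan, 1988.

\end{thebibliography}
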